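# Ball covers of a Cantor set: small balls that must overlap arbitrarily often

## 1. Infinite words over tournaments, and a metric that reads columns of digits

We begin by building a compact metric space $(K,d_K)$. Its points are infinite words. The letters at each place can be compared with one another, but not transitively, and each letter also carries some binary digits. The metric uses the comparison to decide which of two points gets to determine their distance, and it uses the digits of that point to fine-tune the distance.

**Definition (tournament, domination).** A tournament on a finite set $V$ is a relation $\to$ such that for distinct $u,v$ exactly one of $u\to v$, $v\to u$ holds, and never $v\to v$. A vertex $v$ dominates a set $A\subset V$ if $v\to a$ for all $a\in A$.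

The cycle $a\to b\to c\to a$ is a tournament in which every single vertex is dominated by some vertex. For pairs, take $\mathbb Z/7$ with $u\to v$ if $u-v\in\{1,2,4\}$. This is a tournament, because $-\{1,2,4\}=\{6,5,3\}$. The six differences $2-1,\ 4-2,\ 4-1,\ 1-4,\ 2-4,\ 1-2$ are $1,2,3,4,5,6$. So for each $a\ne0$ there is $v$ with $v\in\{1,2,4\}$ and $v-a\in\{1,2,4\}$, that is, $v$ dominates $\{0,a\}$. By translation every pair is dominated.

**Fact (Schütte's property; Erdős 1963).** For each $p\ge1$ there is a finite tournament in which every set of at most $p$ vertices is dominated by some vertex.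

*Proof.* Take $n\ge p$ vertices and orient all pairs independently by fair coins. Fix a $p$-set $A$. Each of the $n-p$ vertices outside $A$ dominates $A$ with probability $2^{-p}$, independently of the others. So the probability that some $p$-set is dominated by no vertex is at most $\binom np(1-2^{-p})^{n-p}$, a polynomial in $n$ times a decaying exponential. It tends to $0$, so for large $n$ some orientation works for all $p$-sets. A smaller set extends to a $p$-set, and what dominates the larger set dominates the smaller. $\square$

For each $k\ge0$ fix such a tournament $V_k$ for $p=k+1$. Since every vertex is dominated by another one, $|V_k|\ge3$. The alphabet at place $k$ is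
$$I_k=V_k\times\{0,1\}^k .$$
A letter is written $(v,e)$ with $e=(e_{k,0},\dots,e_{k,k-1})$. So a letter at place $k$ has one digit for each earlier place $N<k$.

**Definition (comparison of letters).** On $I_k$ put $(v,e)\succ(v',e')$ if $v\to v'$, or if $v=v'$ and $e>e'$ lexicographically.

For distinct letters exactly one of $i\succ j$, $j\succ i$ holds. The comparison of vertices comes first, so the digits may be chosen freely after the domination has been secured:

**(P)** If $A\subset I_N$ and $|A|\le N+1$, there is $v\in V_N$ such that for every $e\in\{0,1\}^N$ we have $(v,e)\succ i$ for all $i\in A$.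

Indeed the first components of the letters in $A$ form a set of at most $N+1$ vertices of $V_N$. Any $v$ dominating that set works.

Let $K=\prod_{k\ge0}I_k$ with the product topology. It is a product of finite discrete sets with at least two points each, hence a Cantor set. For $y\in K$ let $y|n=(y_0,\dots,y_{n-1})$. For a word $w$ of length $n$ (with $w_k\in I_k$) let $K_w=\{y\in K: y|n=w\}$; these cylinders are clopen. For $N<k$ let $e_{k,N}(y)$ be the digit with index $N$ in the letter $y_k$. Fixing $N$ and letting $k$ run through $N+1,N+2,\dots$, we read *column $N$* of the table of digits of $y$, and from it we form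
$$\beta_N(y)=\sum_{k>N}2^{-(k-N)}e_{k,N}(y)\in[0,1].$$
Each $\beta_N$ is continuous, as a uniform limit of functions of finitely many coordinates. Different columns use different digits, so they can be prescribed independently of one another.

Let $\lambda=\frac{\sqrt5-1}2$. Then $\lambda(1+\lambda)=1$, $\lambda>\frac12$, and hence $\lambda^{N-1}=\lambda^N(1+\lambda)\le2\lambda^N$. If $y|N'=z|N'$ with $N'\ge N+1$, then $\beta_N(y)$ and $\beta_N(z)$ can differ only in digits with $k\ge N'$, so
$$|\beta_N(y)-\beta_N(z)|\le\sum_{k\ge N'}2^{-(k-N)}=2^{-(N'-N-1)}\le\lambda^{N'-N-1}.\tag{1}$$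

**Definition (the metric).** If $x\ne y$ first differ at coordinate $N$, we say that they *split at $N$*, and put
$$d_K(x,y)=\lambda^N\bigl(1+\lambda\beta_N(w)\bigr),$$
where $w$ is the one of $x,y$ whose $N$-th letter is $\succ$ the other's. Put $d_K(x,x)=0$. Thus
$$\lambda^N\le d_K(x,y)\le\lambda^N(1+\lambda)=\lambda^{N-1}\qquad\text{if }x,y\text{ split at }N.\tag{2}$$

**Example.** Let $V_0$ be the cycle $a\to b\to c\to a$, so $I_0=V_0$. Take $y$ with $y_0=b$ and $r=1+\frac\lambda2$. The ball $B(y,r)$ contains $K_b$, since two points of $K_b$ are at distance at most $\lambda^0=1$. A point $x\in K_a$ wins against $y$, so $d_K(x,y)=1+\lambda\beta_0(x)$, and $x\in B(y,r)$ exactly when $\beta_0(x)<\frac12$. A point $z\in K_c$ loses against $y$, so $d_K(y,z)=1+\lambda\beta_0(y)$, and the ball contains all of $K_c$ or none of it. So the ball cuts through $K_a$ along a level set of $\beta_0$, and through nothing else.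

**Lemma 1.** $d_K$ is a metric inducing the product topology of $K$, and $\lambda^n\le\operatorname{diam}K_w\le\lambda^{n-1}$ if $|w|=n$.

*Proof.* Only the triangle inequality needs thought. Let $x,y,z$ be distinct.

If all three pairs split at the same $N$, all distances lie in $[\lambda^N,\lambda^{N-1}]$. Since $\lambda^{N-1}\le2\lambda^N$, each is at most the sum of the other two.

Otherwise, after renaming, $y,z$ split at $N'$ and $x$ splits from both at some $N<N'$. By (2), $d_K(y,z)\le\lambda^{N'-1}\le\lambda^N$, which is at most $d_K(x,y)$ and at most $d_K(x,z)$. So it remains to show $|d_K(x,y)-d_K(x,z)|\le d_K(y,z)$. Note $y_N=z_N$. If $x_N\succ y_N$, both $d_K(x,y)$ and $d_K(x,z)$ equal $\lambda^N(1+\lambda\beta_N(x))$. If $y_N\succ x_N$, then by (1)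
$$|d_K(x,y)-d_K(x,z)|=\lambda^{N+1}|\beta_N(y)-\beta_N(z)|\le\lambda^{N+1}\lambda^{N'-N-1}=\lambda^{N'}\le d_K(y,z).$$

For the topology: if $d_K(x,y)<\lambda^{n-1}$ then by (2) $x,y$ do not split before $n$, so $y\in K_{x|n}$; and $y\in K_{x|n}$ gives $d_K(x,y)\le\lambda^{n-1}$. So cylinders and balls around $x$ are cofinal in each other. The same estimate gives $\operatorname{diam}K_w\le\lambda^{n-1}$. Since $|I_n|\ge2$, two points of $K_w$ split at $n$, so $\operatorname{diam}K_w\ge\lambda^n$. $\square$

## 2. Multiplicity of ball covers, and three theorems

The space $K$ answers a question about covering dimension, posed at https://mathoverflow.net/questions/153777/multiplicity-of-ball-covering.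

**Definition.** The multiplicity $\mu(\mathcal U)$ of an open cover is the maximum number of its members with a common point, minus $1$ (it is $\infty$ if these numbers are unbounded). For a metric space $(X,d)$,
$$\dim(X)=\liminf_{\epsilon\to0}\inf_{\mathcal U}\mu(\mathcal U),\qquad \dim_d(X)=\liminf_{\epsilon\to0}\inf_{\mathcal B}\mu(\mathcal B),$$
where $\mathcal U$ runs over open covers whose members have diameter at most $\epsilon$, and $\mathcal B$ over covers by open balls of $(X,d)$, of variable radii, of diameter at most $\epsilon$.

The question is whether $\dim_d(X)=\dim(X)$ for every locally compact metric space. In words: for efficient covers by small sets, can one always use balls?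

Some conventions and facts. The diameter of a ball is its diameter as a set. A ball with twice its radius at most $\epsilon$ has set-diameter at most $\epsilon$, so our lower bounds hold all the more if "diameter" means twice the radius. The covers in the proof of Theorem C will have radii $<\epsilon/2$. Clearly $\dim_d\ge\dim$. Shrinking $\epsilon$ leaves fewer covers, so the infimum does not decrease as $\epsilon\downarrow0$. Hence:

**(L)** To prove $\dim_d(X)\ge m$ it suffices to find one $\epsilon>0$ such that every cover by balls of diameter at most $\epsilon$ has $m+1$ members with a common point.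

For locally compact $X$, $\dim(X)$ depends only on the topology. If $X$ is compact and $d,d'$ are compatible metrics, the identity is uniformly continuous both ways, so covers with small $d'$-diameters have small $d$-diameters and conversely; and by Lebesgue numbers the formula gives the classical covering dimension. For locally compact $X$ the formula gives $\sup_C\dim C$ over compact $C\subset X$. It is at least this, by restricting covers to $C$. It is at most the classical dimension of $X$, and that equals the supremum by the countable sum theorem, applied in each summand of a decomposition of $X$ into $\sigma$-compact clopen pieces (recalled in Section 7).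

Three cases by hand.

* *An ultrametric Cantor set.* Suppose $d(x,z)\le\max\{d(x,y),d(y,z)\}$ always. Then two balls of equal radius coincide or are disjoint, so the balls of radius $\epsilon$ form a partition, and $\dim_d=0=\dim$.
* *The interval.* In $[0,1]$ the balls with centers $k/n$ ($0\le k\le n$) and radius $\frac3{5n}$ cover, and two with centers at least $\frac2n$ apart are disjoint. So the multiplicity is $1$ and $\dim_d\le1$. A cover of multiplicity $0$ by small sets would partition $[0,1]$ into several nonempty open sets, which is impossible. So $\dim_d=\dim=1$.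
* *A countable space.* Around any point there are arbitrarily small radii that are not values of the distance from that point. For such $r$ the open ball equals the closed ball, so it is clopen. In Section 7 this yields partitions into small balls.

**Theorem A.** There is a compact metric space $(K,d_K)$ homeomorphic to the Cantor set (so $\dim K=0$) with $\dim_{d_K}(K)=\infty$.

**Theorem B.** Every metrizable space $X$ containing a Cantor set, e.g. every uncountable compact metrizable space such as $[0,1]^n$ ($n\ge1$), has a compatible metric $d$ with $\dim_d(X)=\infty$.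

**Theorem C.** For a nonempty locally compact metrizable space $X$ the following are equivalent: (i) $\dim_d(X)=\dim(X)$ for every compatible metric $d$; (ii) $X$ contains no Cantor set, or $\dim X=\infty$. If $X$ contains no Cantor set, then $\dim_d(X)=\dim(X)=0$ for all compatible $d$. So a nonempty compact metrizable space has property (i) if and only if it is countable or infinite-dimensional.

So the answer to the question is no, already for compact spaces of dimension $0$.

## 3. Balls of $K$ have a type and are never clopen

We isolate what balls of $K$ look like, as in the example of Section 1.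

**Definition (type).** Let $p$ be a word of length $N$, $i\in I_N$, $t\in(0,1]$. An open set $T\subset K$ is of type $(p,i,t)$, with *node* $p$ and *level* $N$, if

1. $T\subset K_p$;
2. for every $j\in I_N$ with $j\succ i$: $T\cap K_{pj}=\{y\in K_{pj}:\beta_N(y)<t\}$.

Nothing is required about $T\cap K_{pj}$ when $j\succ i$ fails. The ball in the example of Section 1 has type $(\emptyset,b,\frac12)$.

**Lemma 2.** Let $x\in K$, $N\ge0$ and $\lambda^N<r\le\lambda^{N-1}$. Then $B(x,r)$ has type $(x|N,x_N,t)$ with $t=(r\lambda^{-N}-1)/\lambda$.

*Proof.* We have $r\lambda^{-N}\in(1,\lambda^{-1}]=(1,1+\lambda]$, so $t\in(0,1]$. If $y\notin K_{x|N}$, then $x,y$ split before $N$ and $d_K(x,y)\ge\lambda^{N-1}\ge r$, so $y\notin B(x,r)$. If $y|N=x|N$ and $y_N\succ x_N$, then $d_K(x,y)=\lambda^N(1+\lambda\beta_N(y))$, which is $<r$ if and only if $\beta_N(y)<t$. $\square$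

For $t\in(0,1]$ let $t=\sum_{l\ge1}2^{-l}a_l(t)$ be the binary expansion with infinitely many digits $1$; for example $\frac12=0.0111\ldots$

**Lemma 3.** No set having a type is closed.

*Proof.* Let $T$ have type $(p,i,t)$ and level $N$. By (P) there is $j\succ i$. Take $y\in K_{pj}$ with $e_{k,N}(y)=a_{k-N}(t)$ for all $k>N$. Then $\beta_N(y)=t$, so $y\notin T$. Now change a single digit $e_{k,N}(y)=1$ to $0$, with $k$ as large as we like. The new point $y'$ is in $K_{pj}$ and $\beta_N(y')=t-2^{-(k-N)}<t$, so $y'\in T$. As $k\to\infty$, $y'\to y$. $\square$

This shows where the argument for countable spaces stops: for $x\in K$ no radius $r\le\lambda^{-1}$ gives a clopen ball. No such radius even avoids the distances from $x$, since for $j\succ x_N$ the function $\beta_N$ takes all values of $[0,1]$ on $K_{(x|N)j}$, and so $\{d_K(x,y):y\ne x\}=\bigcup_{N\ge0}[\lambda^N,\lambda^{N-1}]=(0,\lambda^{-1}]$.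

Lemma 3 already gives $\dim_{d_K}(K)\ge1$. Let $\epsilon<\lambda$. A ball $B(x,r)$ with $r>1$ contains $K_{x|1}$, of diameter at least $\lambda$. So balls of diameter at most $\epsilon$ have radius at most $1$, and by Lemmas 2 and 3 they are not closed. If the members of a cover by such balls were pairwise disjoint, each would be the complement of the union of the others, hence closed. So two members meet.

**Why a linear order of the letters would not do.** Run the construction with $\succ$ replaced by a linear order on each $I_k$. The proof that $d_K$ is a metric is unchanged. But let $w$ be a word of length $n\ge1$, and choose $x\in K_w$ with $x_n$ the greatest letter and $\beta_n(x)=0$. Points of $K_w$ splitting from $x$ at $n$ lose against $x$ and have distance exactly $\lambda^n$; points splitting later have distance at most $\lambda^n$; points outside $K_w$ have distance at least $\lambda^{n-1}$. So $K_w=B(x,\lambda^{n-1})$. Cylinders are then balls, and $\dim_d=0$. Every letter must be beaten by some letter.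

**From two sets to three.** The proof of Lemma 3 in a cover: the point $y$ is on the boundary of $T=T_1$, so another set $T_2$ contains it, and nearby points $y'$ lie in both. To get three sets we want $y$ on the boundaries of $T_1$ and $T_2$ together, approachable from inside both at once, and then a third set containing $y$. Being on the boundary of $T_r$ is a prescription for one column $N_r$. This is why there is a separate column for each level. With one shared digit sequence, $\beta_N(y)=\sum_{k>N}2^{-(k-N)}e_k(y)$, we would have $\beta_{N+1}=2\beta_N-e_{N+1}$, so a value of $\beta_{N_1}$ and the digits up to $N_2$ would fix $\beta_{N_2}$. With separate columns the prescriptions do not interfere, provided that $N_1,N_2,\dots$ are distinct.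

Two obstacles remain. First, the sets found must be different. We arrange this by always choosing the least level available, and by making sure that what covers the constructed points has a strictly larger level. Second, several sets may share the node of $T_r$, with different letters $i_b$ and different thresholds $t_b$. We leave all of them at once by going to a letter $j$ that beats all the $i_b$ and by prescribing the *largest* threshold. This needs (P) for a set of letters, and so a bound on their number. If there are too many, they have a common point and we are finished anyway.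

## 4. Typed covers have points in $m+1$ sets

**Proposition 4.** Let $m\ge1$ and let $(T_b)_{b\in F}$ be a finite family of open sets covering $K$. Suppose each $T_b$ has an assigned type $(p_b,i_b,t_b)$ of level $\ge m$. Then some point of $K$ lies in $T_b$ for at least $m+1$ indices $b$.

*Proof.* Assume no such point exists.

**Step 1: the data to be constructed.** We say what has to be carried along an induction whose purpose is to reach points lying on the boundaries of $m$ of the sets. For $q=0,\dots,m$ we construct integers $N_1<\dots<N_q$, indices $b_1,\dots,b_q$, words $s_r$ and letters $j_r$, where $T_{b_r}$ has type $(s_r,i_r,t_r)$, $|s_r|=N_r$ and $j_r\succ i_r$. Put $M_0=0$ and $M_q=N_q+1$. We also construct a word $w_q$ of length $M_q$ extending every $s_rj_r$ with $r\le q$. Set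
$$Y_q=\{y\in K:\ y|M_q=w_q,\ \ e_{k,N_r}(y)=a_{k-N_r}(t_r)\ \text{ for all }k\ge M_q,\ r\le q\}.$$
We require:

(a) $Y_q\ne\emptyset$, and every $T_b$ meeting $Y_q$ has level $\ge M_q$;

(b) for $y\in Y_q$ and $r\le q$, $e_{k,N_r}(y)=a_{k-N_r}(t_r)$ for all $k>N_r$; hence $\beta_{N_r}(y)=t_r$.

For $q=0$ take the empty word. Then $Y_0=K$ and both conditions hold.

**Step 2: choosing the next level and node.** This starts the passage from $q$ to $q+1$, where $q<m$. Since the $T_b$ cover $K$ and $Y_q\ne\emptyset$, some $T_b$ meets $Y_q$. Let $N=N_{q+1}$ be the least level of such a set. By (a), $N\ge M_q$, so $N>N_q$ if $q\ge1$. Choose a $T_b$ of level $N$ meeting $Y_q$ and a point $y^*\in T_b\cap Y_q$. By condition 1 of the definition of type, the node of this $T_b$ is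
$$s_{q+1}:=y^*|N .$$
It extends $w_q$, because $N\ge M_q$ and $y^*|M_q=w_q$. Let $G=\{b\in F:p_b=s_{q+1}\}$, a nonempty set.

**Step 3: at most $m$ sets share this node.** We need this to dominate their letters. Suppose $|G|\ge m+1$ and pick $m+1$ elements of $G$. As $m+1\le N+1$, (P) gives a letter $j\succ i_b$ for all of them. Take $y\in K_{s_{q+1}j}$ with $e_{k,N}(y)=0$ for all $k>N$. Then $\beta_N(y)=0<t_b$, so by condition 2 the point $y$ lies in all $m+1$ sets. This contradicts the assumption. So $|G|\le m$.

**Step 4: leaving all sets at this node at once.** We choose the next letter and the next prescription. Let $t_{q+1}=\max_{b\in G}t_b$, attained at $b_{q+1}\in G$. Since $|G|\le m\le N+1$, (P) gives $v\in V_N$ such that $(v,e)\succ i_b$ for all $b\in G$ and every $e$. Every $N_r$ with $r\le q$ is $<M_q\le N$, so the letters at place $N$ have digits in the columns $N_r$. Choose $e$ with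
$$e_{N,N_r}=a_{N-N_r}(t_r)\quad(r\le q),$$
the other digits being arbitrary, and put $j_{q+1}=(v,e)$, $w_{q+1}=s_{q+1}j_{q+1}$. This word has length $N+1=M_{q+1}$. It extends $w_q$, hence every $s_rj_r$ with $r\le q$, and also $s_{q+1}j_{q+1}$.

**Step 5: checking (b), and $\emptyset\ne Y_{q+1}\subset Y_q$.** The digits prescribed in the definition of $Y_{q+1}$ beyond $w_{q+1}$ are distinct entries of the table, since $N_1,\dots,N_{q+1}$ are distinct. So they can all be prescribed, and $Y_{q+1}\neq\emptyset$. Let $y\in Y_{q+1}$. For $r=q+1$ the condition $k>N_{q+1}$ means $k\ge M_{q+1}$, and (b) is the definition. For $r\le q$ we distinguish three ranges. If $N_r<k<N$, then $y_k=y^*_k$ because $s_{q+1}$ is a prefix of both, and $y^*\in Y_q$ satisfies (b). If $k=N$, the digit was chosen correctly in Step 4. If $k\ge M_{q+1}$, it is the definition of $Y_{q+1}$. So (b) holds. Since also $y|M_q=w_q$, we get $y\in Y_q$.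

**Step 6: checking (a).** We show that only sets of larger level meet $Y_{q+1}$. Let $y\in T_b\cap Y_{q+1}$. Then $T_b$ meets $Y_q$, so its level is $\ge N$. Suppose its level is $N$. As $y\in T_b\subset K_{p_b}$, its node is $y|N=s_{q+1}$, so $b\in G$ and $j_{q+1}\succ i_b$. Since $y\in K_{s_{q+1}j_{q+1}}$ and $\beta_N(y)=t_{q+1}\ge t_b$, condition 2 gives $y\notin T_b$, a contradiction. So the level is $\ge N+1=M_{q+1}$. The induction is complete.

**Step 7: entering all $m$ sets simultaneously.** We now perturb a point of $Y_m$ to reach the contradiction. Take $y\in Y_m$ and $b\in F$ with $y\in T_b$. By (a) the level of $T_b$ is at least $M_m>N_m$. Let $M\ge M_m$. For each $r\le m$, (b) says that column $N_r$ of $y$ is the expansion of $t_r$ with infinitely many digits $1$. So there is $k_r\ge M$ with $e_{k_r,N_r}(y)=1$. Let $y'$ arise from $y$ by changing these $m$ digits to $0$. They lie in different columns, so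
$$\beta_{N_r}(y')=t_r-2^{-(k_r-N_r)}<t_r\qquad(r\le m).$$
Coordinates before $M_m$ are unchanged, so $y'$ still begins with $w_m$ and lies in every $K_{s_rj_r}$. Since $j_r\succ i_r$, condition 2 gives $y'\in T_{b_r}$ for every $r\le m$. As $M\to\infty$, $y'\to y$, and $T_b$ is open, so $y'\in T_b$ for $M$ large. The sets with indices $b_1,\dots,b_m,b$ have levels $N_1<\dots<N_m$ and a level above $N_m$, so the indices are distinct. Thus $y'$ lies in $T_b$ for $m+1$ indices $b$, contrary to assumption. $\square$

## 5. Theorem A: $\dim_{d_K}(K)=\infty$

*Proof of Theorem A.* The space $K$ is a Cantor set and $d_K$ is a compatible metric by Lemma 1. The cylinders of length $n$ partition $K$ into open sets of diameter at most $\lambda^{n-1}$, so $\dim K=0$.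

Let $m\ge1$ and $0<\epsilon<\lambda^m$, and let $\mathcal B$ be a cover of $K$ by open balls of diameter at most $\epsilon$. By compactness take a finite subcover, and for each member fix one representation $B(x,r)$.

**Step 1: the radii are at most $\lambda^{m-1}$.** This forces the levels to be at least $m$. If $r>\lambda^{m-1}$, then $B(x,r)\supset K_{x|m}$, since every point of $K_{x|m}$ is at distance at most $\lambda^{m-1}$ from $x$. But $\operatorname{diam}K_{x|m}\ge\lambda^m>\epsilon$, which is impossible.

**Step 2: applying the proposition.** This turns types into overlaps. Let $N$ be the integer with $\lambda^N<r\le\lambda^{N-1}$. By Step 1, $N\ge m$. By Lemma 2 the ball has a type of level $N\ge m$. Proposition 4, with the members of the subcover as indices, gives a point in $m+1$ members of $\mathcal B$.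

By (L), $\dim_{d_K}(K)\ge m$. As $m$ was arbitrary, $\dim_{d_K}(K)=\infty$. $\blacksquare$

## 6. Theorem B: carrying the types to a space around $K$

Let $X$ be metrizable and contain a Cantor set, and let $\sigma$ be a compatible metric on $X$. Every Cantor set is homeomorphic to $K$ (Brouwer), so we regard $K$ as a compact subset of $X$.

**Why an arbitrary extension of $d_K$ is not enough.** One would first try to take any compatible metric on $X$ that extends $d_K$. The trouble is that a ball of $X$ may meet $K$ while its center is off $K$, and then its trace on $K$ need not have a type. Here is a concrete case. For a word $w$ of length $n\ge1$ let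
$$\psi_w(y)=\lambda^{n-1}+d_K(y,K_w)\qquad(y\in K).$$
This function is $1$-Lipschitz, and $d_K(y,z)\le d_K(y,K_w)+\operatorname{diam}K_w+d_K(z,K_w)\le\psi_w(y)+\psi_w(z)$. Adjoin to $K$ points $x_w$, one for each such $w$. Represent $x_w$ by $\psi_w$ and $y\in K$ by $d_K(y,\cdot)$, and take sup-norm distances of these functions on $K$. The functions are distinct: $\psi_w$ has minimum $\lambda^{n-1}>0$, attained exactly on $K_w$, while $d_K(y,\cdot)$ vanishes at $y$. The two inequalities give $\|\psi_w-d_K(y,\cdot)\|=\psi_w(y)$ (the value at $y$ gives "$\ge$"), and the metric on $K$ is $d_K$. The resulting space is compact: there are finitely many words of each length, and $x_w$ is at distance $\lambda^{n-1}$ from the points of $K_w$. But the ball of radius $2\lambda^{n-1}$ about $x_w$ has trace exactly $K_w$ on $K$, because $d_K(y,K_w)\ge\lambda^{n-1}$ for $y\notin K_w$. So these small balls with $|w|=n$ cut $K$ into pairwise disjoint traces, and no overlap can be read off on $K$.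

So we must design the functions $y\mapsto d(x,y)$ on $K$ for every $x\in X$, so that small balls that reach $K$ always have typed traces. The plan is that a point $x\notin K$ near $K$ behaves like a point of $K$ of which only a finite initial word $s(x)$ is known. A lower bound $\kappa(x)$ on its distance to $K$ ensures that a ball about $x$ that reaches $K$ has a radius so large that only letters of $s(x)$ matter.

**Step 1: nested neighborhoods of the cylinders.** These give each $x\notin K$ its finite word. Since $K$ is closed, Tietze's theorem extends each $\beta_N$ to a continuous function $\beta_N:X\to[0,1]$. Put $V_\emptyset=X$. Inductively, for words $s$ of length $n\ge1$, let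
$$V_s=\{x\in V_{s|(n-1)}:\ \sigma(x,K_s)<\delta_n\},$$
with $0<\delta_n\le1/n$ so small that the $V_s$ with $|s|=n$ are pairwise disjoint and
$$|\beta_N(x)-\beta_N(y)|\le\lambda^{n-N-1}\qquad(x\in V_s,\ y\in K_s,\ N<n).\tag{3}$$
Such $\delta_n$ exists. There are finitely many words $s$ of length $n$, and the $K_s$ are disjoint compact sets, so disjointness holds for small $\delta_n$. For $N=n-1$, (3) is trivial. For $N<n-1$, by (1) the oscillation of $\beta_N$ on $K_s$ is at most $2^{-(n-N-1)}<\lambda^{n-N-1}$. Let $\eta>0$ be the difference of the last two numbers. The set of $x\in X$ for which some $y_0\in K_s$ has $|\beta_N(x)-\beta_N(y_0)|<\eta$ is open and contains $K_s$. For such $x$ and all $y\in K_s$ we have $|\beta_N(x)-\beta_N(y)|<\eta+2^{-(n-N-1)}=\lambda^{n-N-1}$. As $K_s$ is compact, this open set contains a $\sigma$-neighborhood $\{\sigma(x,K_s)<\delta\}$, and there are finitely many $N$.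

Each $V_s$ is open, $K_s\subset V_s$, and $V_s\subset V_{s|k}$ for $k\le|s|$. Let $V^{(n)}=\bigcup_{|s|=n}V_s$. These open sets decrease, contain $K$, and $\sigma(\cdot,K)<1/n$ on $V^{(n)}$ for $n\ge1$, so $\bigcap_nV^{(n)}=K$.

**Step 2: the floor $\kappa$.** It will be the lower bound for the distance from $x$ to $K$. The sets $K$ and $X\setminus V^{(n+1)}$ are closed and disjoint. Choose continuous $u_n:X\to[0,1]$ with $u_n=0$ on $K$ and $u_n=1$ on $X\setminus V^{(n+1)}$, and put $\kappa=\sum_{n\ge0}\lambda^{n-1}u_n$. The series converges uniformly, so $\kappa$ is continuous. It is zero on $K$, and $\kappa\ge\lambda^{n-1}$ off $V^{(n+1)}$.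

For $x\in X\setminus K$ let $n(x)=\max\{n:x\in V^{(n)}\}$, and let $s(x)$ be the unique word of length $n(x)$ with $x\in V_{s(x)}$. Since $x\notin V^{(n(x)+1)}$,
$$\kappa(x)\ge\lambda^{n(x)-1}\qquad(x\in X\setminus K).\tag{4}$$
For $x\in K$ put $n(x)=\infty$ and $s(x)=x$. We note for later: if $x\in V_s$ with $|s|=n$, then $n(x)\ge n$ and $s(x)|n=s$. For $x\notin K$ this holds because $x\in V_{s(x)}\subset V_{s(x)|n}$ and the sets of level $n$ are disjoint. For $x\in K$ it holds because $x\in K_{x|n}\subset V_{x|n}$.

**Step 3: the functions $\varphi_x$.** These are designed to be, up to a constant, the distances from $x$ to the points of $K$. For $x\in K$ let $\varphi_x=g_x=d_K(x,\cdot)$. For $x\in X\setminus K$, $s=s(x)$, $n=n(x)$ and $y\in K$ let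
$$g_x(y)=\begin{cases}\lambda^N(1+\lambda\beta_N(y)) & \text{if }y\text{ splits from }s\text{ at }N<n\text{ and }y_N\succ s_N,\\ \lambda^N(1+\lambda\beta_N(x)) & \text{if }y\text{ splits from }s\text{ at }N<n\text{ and }s_N\succ y_N,\\ \lambda^{n-1}& \text{if }y\in K_s,\end{cases}$$
$$\varphi_x=\max(\kappa(x),g_x).$$
Here "$y$ splits from $s$ at $N$" means that $N$ is the first place where $y$ differs from $s$. This is the formula for $d_K$, with the extended $\beta_N(x)$ in place of the missing digits. The function $g_x$ is continuous on $K$, being given by continuous formulas on finitely many clopen sets. If $y$ splits from $s$ at $N$, then $\lambda^N\le g_x(y)\le\lambda^{N-1}$. By (4), $\varphi_x=\kappa(x)$ on $K_{s(x)}$. Also, for all $x\in X$ and $l\le n(x)$ finite,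
$$g_x\le\lambda^{l-1}\ \text{ on }K_{s(x)|l},\tag{5}$$
since a point $y\in K_{s(x)|l}$ splits from $s(x)$ at some place $\ge l$, or lies in $K_{s(x)}$ with $n(x)\ge l$, or (if $x\in K$) equals $x$.

**Step 4: $\varphi_x$ is compatible with $d_K$.** These inequalities are what a distance function from $x$ must satisfy.

**Lemma 5.** For $x\in X$ and $y,z\in K$:

(A) $|\varphi_x(y)-\varphi_x(z)|\le d_K(y,z)$;

(B) $d_K(y,z)\le\varphi_x(y)+\varphi_x(z)$.

*Proof.* For $x\in K$ these are triangle inequalities. Let $x\notin K$ and write $g=g_x$, $s=s(x)$, $n=n(x)$. It suffices to prove both for $g$, because $a\mapsto\max(\kappa(x),a)$ is $1$-Lipschitz and $\varphi_x\ge g$. We may assume $y\ne z$. Up to exchanging $y$ and $z$ there are five cases.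

*Case 1: $y,z\in K_s$.* Then $g(y)=g(z)=\lambda^{n-1}\ge d_K(y,z)$. Both claims hold.

*Case 2: $y\in K_s$ and $z$ splits from $s$ at $N<n$.* Then $y$ and $z$ split at $N$, with $y_N=s_N$, and $g(y)=\lambda^{n-1}\le\lambda^N\le g(z)$. If $z_N\succ s_N$, then $d_K(y,z)=\lambda^N(1+\lambda\beta_N(z))=g(z)$; so (B) holds, and $0\le g(z)-g(y)\le g(z)=d_K(y,z)$. If $s_N\succ z_N$, then $d_K(y,z)=\lambda^N(1+\lambda\beta_N(y))$ and $g(z)=\lambda^N(1+\lambda\beta_N(x))$. By (3) with $x\in V_s$, $y\in K_s$,
$$|d_K(y,z)-g(z)|=\lambda^{N+1}|\beta_N(y)-\beta_N(x)|\le\lambda^n\le g(y).$$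
Hence $d_K(y,z)\le g(z)+g(y)$ and $0\le g(z)-g(y)\le d_K(y,z)$.

*Case 3: $y$ and $z$ split from $s$ at $N$ and $N'$ respectively, $N<N'<n$.* Then $z_N=s_N$, the points $y,z$ split at $N$, and $\lambda^{N'}\le g(z)\le\lambda^{N'-1}\le\lambda^N\le g(y)$. If $y_N\succ s_N$, then $d_K(y,z)=\lambda^N(1+\lambda\beta_N(y))=g(y)$; so (B) holds, and $0\le g(y)-g(z)\le d_K(y,z)$. If $s_N\succ y_N$, then $d_K(y,z)=\lambda^N(1+\lambda\beta_N(z))$ and $g(y)=\lambda^N(1+\lambda\beta_N(x))$. By (3) for the word $s|N'$, with $z\in K_{s|N'}$ and $x\in V_{s|N'}$,
$$|d_K(y,z)-g(y)|=\lambda^{N+1}|\beta_N(z)-\beta_N(x)|\le\lambda^{N+1}\lambda^{N'-N-1}=\lambda^{N'}\le g(z).$$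
Hence $d_K(y,z)\le g(y)+g(z)$ and $0\le g(y)-g(z)\le d_K(y,z)$.

*Case 4: both split from $s$ at $N$, and $y_N\ne z_N$.* Then $y,z$ split at $N$, and $g(y),g(z),d_K(y,z)$ all lie in $[\lambda^N,\lambda^{N-1}]$. Since $\lambda^{N-1}-\lambda^N=\lambda^{N+1}\le\lambda^N$, (A) holds; since $\lambda^{N-1}\le2\lambda^N$, (B) holds.

*Case 5: both split from $s$ at $N$, $y_N=z_N$, and $y,z$ split at $N'>N$.* Then $d_K(y,z)\le\lambda^{N'-1}\le\lambda^N\le g(y)$, which gives (B). If $s_N\succ y_N$, then $g(y)=g(z)$. If $y_N\succ s_N$, then by (1) $|g(y)-g(z)|=\lambda^{N+1}|\beta_N(y)-\beta_N(z)|\le\lambda^{N'}\le d_K(y,z)$. So (A) holds. $\square$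

**Step 5: $\varphi_x$ depends continuously on $x$.** This will make the new metric compatible with the topology of $X$.

**Lemma 6.** The map $x\mapsto\varphi_x\in C(K)$ (sup norm) is continuous on $X$.

*Proof.* *At $x_0\notin K$.* Let $n=n(x_0)$ and $s=s(x_0)$, and let $x$ range over the open neighborhood $V_s\setminus K$ of $x_0$. Then $n(x)\ge n$ and $s(x)|n=s$.

If $y\notin K_s$, then $y$ splits from $s$ at some $N<n$, hence also from $s(x)$ at the same $N$ and with the same comparison of letters. So $g_x(y)$ and $g_{x_0}(y)$ are equal or differ by $\lambda^{N+1}|\beta_N(x)-\beta_N(x_0)|$. Therefore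
$$|\varphi_x(y)-\varphi_{x_0}(y)|\le|\kappa(x)-\kappa(x_0)|+\max_{N<n}|\beta_N(x)-\beta_N(x_0)|,$$
where the maximum is read as $0$ if $n=0$.

If $y\in K_s$, then by (5) and (4) $g_x(y)\le\lambda^{n-1}\le\kappa(x_0)=\varphi_{x_0}(y)$. So $\kappa(x)\le\varphi_x(y)\le\max(\kappa(x),\kappa(x_0))$, and $|\varphi_x(y)-\varphi_{x_0}(y)|\le|\kappa(x)-\kappa(x_0)|$.

Since $\kappa$ and the finitely many $\beta_N$ are continuous, $\|\varphi_x-\varphi_{x_0}\|\to0$ as $x\to x_0$.

*At $x_0\in K$.* Let $n\ge1$ and $x\in V_{x_0|n}$. Then $n(x)\ge n$ and $s(x)|n=x_0|n$, and $g_x\le\varphi_x\le g_x+\kappa(x)$.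

If $y\notin K_{x_0|n}$, then $y$ splits from $x_0$ and from $s(x)$ at the same $N<n$ and with the same comparison. If $y_N$ wins, then $g_x(y)=d_K(x_0,y)$. Otherwise, by (3) with the word $x_0|n$, we get $|g_x(y)-d_K(x_0,y)|=\lambda^{N+1}|\beta_N(x)-\beta_N(x_0)|\le\lambda^n$. If $y\in K_{x_0|n}$, then $g_x(y)$ and $d_K(x_0,y)$ both lie in $[0,\lambda^{n-1}]$ by (5). So
$$\|\varphi_x-\varphi_{x_0}\|\le\kappa(x)+\lambda^{n-1}.$$
As $\kappa(x)\to\kappa(x_0)=0$ and $n$ is arbitrary, continuity at $x_0$ follows. $\square$

**Step 6: the metric $d$.** We turn the functions $\varphi_x$ into a metric. Put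
$$c(x,x')=\min\{\sigma(x,x'),\ \sigma(x,K)+\sigma(x',K)\},\qquad d(x,x')=\|\varphi_x-\varphi_{x'}\|_\infty+c(x,x').$$
The function $c$ is a continuous pseudometric. For its triangle inequality $c(x,z)\le c(x,y)+c(y,z)$, look at where the two minima on the right are attained. If both are attained by $\sigma$, use the triangle inequality for $\sigma$. If one is $\sigma(x,y)$ and the other $\sigma(y,K)+\sigma(z,K)$, use $\sigma(x,K)\le\sigma(x,y)+\sigma(y,K)$; the mirror case is the same. If both are attained by the second expression, the sum is at least $\sigma(x,K)+\sigma(z,K)$. Moreover $c(x,x')=0$ only if $x=x'$ or $x,x'\in K$.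

Let $y\in K$ and $x\in X$. Then
$$\|\varphi_x-\varphi_y\|_\infty=\sup_{z\in K}|\varphi_x(z)-d_K(y,z)|=\varphi_x(y).$$
Here "$\ge$" comes from $z=y$. For "$\le$", (A) gives $\varphi_x(z)-d_K(y,z)\le\varphi_x(y)$, and (B) gives $d_K(y,z)-\varphi_x(z)\le\varphi_x(y)$. Also $c(x,y)=\min\{\sigma(x,y),\sigma(x,K)\}=\sigma(x,K)$. Hence
$$d(x,y)=\varphi_x(y)+\sigma(x,K)\quad(x\in X,\ y\in K),\qquad d|_{K\times K}=d_K.\tag{6}$$
So $d$ is a metric: if $d(x,x')=0$, then $c(x,x')=0$, so $x=x'$ or both are in $K$, and in the latter case $d_K(x,x')=0$ gives $x=x'$.

**Step 7: $d$ induces the topology of $X$.** By Lemma 6 and continuity of $c$, $d$ is continuous on $X\times X$, so $\sigma$-convergence implies $d$-convergence. Conversely let $d(x_k,x)\to0$; then $c(x_k,x)\to0$. If $x\notin K$, the second expression in $c(x_k,x)$ is at least $\sigma(x,K)>0$, so eventually $c(x_k,x)=\sigma(x_k,x)$, and $\sigma(x_k,x)\to0$. If $x\in K$, then $\sigma(x_k,K)=c(x_k,x)\to0$. By compactness of $K$, every subsequence has a further subsequence that $\sigma$-converges to some $y\in K$. Continuity of $d$ gives $d(y,x)=\lim d(x_k,x)=0$ along it, so $y=x$.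 Thus $x_k\to x$.

**Step 8: traces of small balls on $K$ have types of high level.** This replaces Lemma 2 for balls with arbitrary centers. Let $m\ge1$, $0<\epsilon<\lambda^m$, and let $B_d(x,\rho)$ be a ball of $d$-diameter at most $\epsilon$ meeting $K$. By (6), its trace is
$$T=B_d(x,\rho)\cap K=\{y\in K:\varphi_x(y)<r\},\qquad r=\rho-\sigma(x,K).$$
As $T\neq\emptyset$ and $\varphi_x\ge\kappa(x)\ge0$, we have $r>\kappa(x)$ and $r>0$. Let $n=n(x)$ and $s=s(x)$.

First we show $r\le\lambda^{m-1}$. Suppose $r>\lambda^{m-1}$. If $n\ge m$, then on $K_{s|m}$ we have $g_x\le\lambda^{m-1}<r$ by (5), and $\kappa(x)<r$. So $T\supset K_{s|m}$, and by (6) $\operatorname{diam}T\ge\lambda^m>\epsilon$, which is impossible. If $n<m$, then $x\notin K$ and $\varphi_x=\kappa(x)<r$ on $K_s$. So $T\supset K_s$ and $\operatorname{diam}T\ge\lambda^n\ge\lambda^m>\epsilon$, which is also impossible.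

So the integer $N$ with $\lambda^N<r\le\lambda^{N-1}$ satisfies $N\ge m$. If $n<\infty$, then by (4) $\lambda^{N-1}\ge r>\kappa(x)\ge\lambda^{n-1}$, so $N<n$. This is what the floor $\kappa$ was for: in all cases $s|N$ and $s_N$ are defined. Put $t=(r\lambda^{-N}-1)/\lambda\in(0,1]$. The set $T$ is open in $K$ and has type $(s|N,s_N,t)$. Indeed, if $y\in K\setminus K_{s|N}$, then $y$ splits from $s$ before $N$, so $\varphi_x(y)\ge g_x(y)\ge\lambda^{N-1}\ge r$ and $y\notin T$. If $y|N=s|N$ and $y_N\succ s_N$, then $g_x(y)=\lambda^N(1+\lambda\beta_N(y))$. Since $\kappa(x)<r$, $\varphi_x(y)<r$ holds if and only if $\lambda^N(1+\lambda\beta_N(y))<r$, that is, if and only if $\beta_N(y)<t$.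

**Step 9: conclusion for $X$.** We apply the proposition to the traces. Let $\mathcal B$ be a cover of $X$ by $d$-balls of diameter at most $\epsilon<\lambda^m$. Choose finitely many members, each meeting $K$, which cover $K$, and fix a representation of each as $B_d(x,\rho)$. Their traces on $K$, indexed by the chosen members, cover $K$ and have types of level $\ge m$ by Step 8. Proposition 4 gives a point lying in $m+1$ members of $\mathcal B$. By (L), $\dim_d(X)\ge m$. As $m$ was arbitrary, $\dim_d(X)=\infty$. Finally, by Cantor–Bendixson every uncountable compact metrizable space contains a Cantor set, so the theorem applies to it. $\blacksquare$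

## 7. Theorem C: spaces without Cantor sets split into clopen balls

*Proof of Theorem C.*

**Step 1: (i) implies (ii).** Suppose (i) holds and $X$ contains a Cantor set. Theorem B gives a compatible $d$ with $\dim_d(X)=\infty$, so (i) forces $\dim X=\infty$.

**Step 2: (ii) implies (i) when $\dim X=\infty$.** For every compatible $d$, $\dim_d(X)\ge\dim(X)=\infty$.

**Step 3: without Cantor sets, $X$ is a sum of countable pieces.** This prepares the choice of radii. A locally compact metrizable space is paracompact, hence a topological sum of $\sigma$-compact clopen subspaces $X_\alpha$ (Engelking, *General Topology*, Thm 5.1.27). If $X$ contains no Cantor set, each $X_\alpha$ is a countable union of compact metrizable spaces without Cantor subsets. By Cantor–Bendixson these are countable, so $X_\alpha$ is countable.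

**Step 4: partition into small balls.** We show $\dim_d(X)=0$ for an arbitrary compatible metric $d$. Let $\epsilon>0$. In each $X_\alpha$ enumerate the points. Suppose pairwise disjoint balls $B_1,\dots,B_k\subset X_\alpha$, clopen in $X$, have been chosen. If they cover $X_\alpha$, stop. Otherwise let $x$ be the first point of $X_\alpha$ not covered. The set $X_\alpha\setminus(B_1\cup\dots\cup B_k)$ is open in $X$ and contains $x$, so all small $r$ satisfy $B(x,r)\subset X_\alpha\setminus(B_1\cup\dots\cup B_k)$. The set $\{d(x,z):z\in X_\alpha\}$ is countable, so we can choose such an $r\in(0,\epsilon/2)$ outside it. Then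
$$B_{k+1}:=B(x,r)=\{z\in X_\alpha:d(x,z)\le r\}$$
is open in $X$. It is also closed in $X_\alpha$, hence in $X$, because $X_\alpha$ is clopen. The $j$-th point of the enumeration is covered after at most $j$ stages, so every point of $X_\alpha$ gets covered. Doing this for all $\alpha$ gives a partition of $X$ into balls of diameter at most $\epsilon$ and radius $<\epsilon/2$, that is, a ball cover of multiplicity $0$. Hence $0\le\dim(X)\le\dim_d(X)=0$.

This proves (ii) $\Rightarrow$ (i) in the remaining case, and the statement on spaces without Cantor sets.

**Step 5: compact spaces.** Let $X$ be compact, metrizable and nonempty. If $X$ is uncountable it contains a Cantor set by Cantor–Bendixson, and a space containing a Cantor set is uncountable. So (ii) says that $X$ is countable or $\dim X=\infty$. $\blacksquare$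

## 8. De Groot's metric and the other extreme value

Theorem B makes $\dim_d$ as large as possible. The smallest possible value is also attained, in the following situation. By de Groot (*On a metric that characterizes dimension*, Canad. J. Math. 9 (1957), 511–514), a separable metrizable space $X$ with $\dim\le n$ has a compatible metric $\rho$ such that for any points $x,y_1,\dots,y_{n+2}$ there are $i\ne j$ and $k$ with $\rho(y_i,y_j)\le\rho(x,y_k)$. Let $\epsilon>0$ and let $Y\subset X$ be a maximal subset with pairwise distances $\ge\epsilon$. By maximality the balls $B(y,\epsilon)$, $y\in Y$, cover $X$; their diameters are at most $2\epsilon$. Suppose $n+2$ of them, with distinct centers $y_1,\dots,y_{n+2}$, shared a point $x$. Then $\rho(x,y_k)<\epsilon\le\rho(y_i,y_j)$ for all $k$ and all $i\ne j$, contradicting the property of $\rho$. So these covers have multiplicity at most $n$, and $\dim_\rho(X)\le n$. If $\dim X=n$ and $X$ is locally compact, then $\dim_\rho(X)=\dim(X)$.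

Together with Theorem B: on an uncountable compact metrizable space of dimension $n<\infty$, both extreme values $n$ and $\infty$ of $\dim_d$ occur, for suitable compatible metrics $d$.
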